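# The smallest singular value of a shifted random matrix whose rows are deformed one by one

## A Gaussian guess, and a shift that ought to be harmless

For $A\in\mathcal M_n(\mathbb C)$ put
$$s(A)=\min_{\|x\|=1}\|Ax\|,\qquad \|A\|=\max_{\|x\|=1}\|Ax\|,$$
where $\|\cdot\|$ on vectors is the Euclidean norm of $\mathbb C^n$. So $s(A)$ is the smallest singular value and $\|A\|$ the largest; $s(A)>0$ exactly when $A$ is invertible.

Let $X$ be an $n\times n$ matrix with i.i.d. complex entries of mean $m$ and unit variance, whose law is fixed and does not depend on $n$. Call its rows $R_1,\dots,R_n$. Take deterministic invertible matrices $A_1,\dots,A_n$, possibly depending on $n$, with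
$$0<s_-\le \min_k s(A_k)\le\max_k\|A_k\|\le s_+<\infty ,$$
and let $Y$ be the matrix with rows $R_1A_1,\dots,R_nA_n$. The rows of $Y$ are independent, but inside a row the entries can be strongly dependent, and each row has its own dependence structure. Fix $c>0$. The question, posed at https://djalil.chafai.net/blog/2010/04/27/least-singular-value-of-random-matrices-with-independent-rows, is whether the following holds.

**Conjecture (TV).** For every $a>0$ there is $b>0$ depending only on $a,c,m,s_\pm$ such that, for every deterministic $A$ with $\|A\|=O(n^c)$ and $n$ large enough, $\mathbb P(s(Y+A)\le n^{-b})\le n^{-a}$.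

The first guess is: yes, and the shift $A$ should not even matter, since adding a constant to a spread-out random variable does not make it more likely to be small. Let us test both halves of this guess.

**A deterministic reduction.** Its purpose is to replace $s(M)$ by a single scalar product. Let $M$ be any $n\times n$ matrix with rows $M_1,\dots,M_n$. For each $i$ let $v^{(i)}$ be a unit vector with $M_jv^{(i)}=0$ for all $j\ne i$; it exists because these are $n-1$ linear equations in $n$ unknowns. Suppose $s(M)\le n^{-b}$. Since $M$ and $M^*$ have the same singular values, there is a unit row vector $u$ with $\|uM\|\le n^{-b}$. Some coordinate satisfies $|u_i|\ge n^{-1/2}$. As $uMv^{(i)}=\sum_ju_jM_jv^{(i)}=u_iM_iv^{(i)}$, we get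
$$s(M)\le n^{-b}\ \Longrightarrow\ |M_iv^{(i)}|\le\sqrt n\,n^{-b}\ \text{ for some } i. \tag{1}$$

**Test 1: complex Gaussian entries.** Let the entries have density $\pi^{-1}e^{-|z|^2}$ and let $M=Y+A$, with rows $M_i=R_iA_i+a_i$, where $a_i$ is the $i$-th row of $A$. Choose $v^{(i)}$ as a function of the rows other than $M_i$. Conditionally on those rows, $M_iv^{(i)}=R_i(A_iv^{(i)})+a_iv^{(i)}$ is a constant plus a complex Gaussian of variance $\|A_iv^{(i)}\|^2\ge s_-^2$, whose density is at most $1/(\pi s_-^2)$. So $|M_iv^{(i)}|\le\sqrt n\,n^{-b}$ has probability at most $n^{1-2b}/s_-^2$. Summing over $i$ in (1),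
$$\mathbb P(s(Y+A)\le n^{-b})\le n^{2-2b}/s_-^2 .$$
Any $b>1+\frac a2$ works, for every $A$ whatsoever. The guess passes.

**Test 2: how small must $n^{-b}$ be?** Let $X$ be real standard Gaussian, $A_k=I$, $A=0$, and let $v$ be a real unit vector orthogonal to $R_1,\dots,R_{n-1}$, depending only on them. Then $s(X)\le\|Xv\|=|R_nv|$ with $R_nv\sim N(0,1)$. The Gaussian density is at least $0.24$ on $[-1,1]$, so $\mathbb P(s(X)\le n^{-b})\ge\mathbb P(|N(0,1)|\le n^{-b})\ge n^{-b}/3$. If this is at most $n^{-a}$ for all large $n$, then $b\ge a$. So $b$ has to grow with $a$.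

**Test 3: discrete entries.** Let the entries be uniform on $\{-\sqrt{3/2},0,\sqrt{3/2}\}$ (mean $0$, variance $1$) and $A_k=I$. Look first at $n=2$ with $A=\mathrm{diag}(0,\lambda)$. With probability $\frac13$ the corner entry $X_{11}$ vanishes, and then
$$X+A=\begin{pmatrix}0&y\\x&\lambda+x'\end{pmatrix},\qquad s(X+A)\,\|X+A\|=|\det(X+A)|=|xy|\le\tfrac32 .$$
Since $\|X+A\|\ge|\lambda+x'|$, the smallest singular value is at most $\frac{3/2}{|\lambda+x'|}$: a large shift forces it to be small. The same happens in every dimension. Let $c>1$, $\lambda=n^c$ and $A=\mathrm{diag}(0,\lambda,\dots,\lambda)$. On $\{X_{11}=0\}$,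
$$X+A=\begin{pmatrix}0&y\\x&N\end{pmatrix},\qquad N=\lambda I+X',\qquad\|X'\|\le\sqrt{3/2}\;n\le\lambda/2$$
for $n$ large, so $\|N^{-1}\|\le2/\lambda$. The vector $v=(1,-N^{-1}x)^\top$ has $\|v\|\ge1$, and $(X+A)v=(-yN^{-1}x,0)^\top$ has norm at most $\|y\|\|x\|\frac2\lambda\le\frac32n\cdot\frac2\lambda=3n^{1-c}$. So $\mathbb P(s(X+A)\le3n^{1-c})\ge\frac13$. If $b<c-1$, then $n^{-b}\ge3n^{1-c}$ for $n$ large, and the bound $n^{-a}$ fails, for every $a>0$. Hence $b\ge c-1$ is necessary (trivially so if $c\le1$).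

So the second half of the guess is false: for discrete entries the shift matters, and $b$ must depend on $c$. The first half is true, and that is the theorem of this lecture.

**Theorem 1 (the conjecture holds).** In the setting above, let $a>0$ and set
$$L=\lceil8(a+2)\rceil,\qquad h=\max(c,\tfrac a2+2)+1,\qquad b=(h+2)L+\tfrac52 .$$
For every $K$ there is $n_0$, depending only on $K,a,c,s_\pm$ and the law of the entries, such that for all $n\ge n_0$, all admissible $A_1,\dots,A_n$ and all $A$ with $\|A\|\le Kn^c$,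
$$\mathbb P(s(Y+A)\le n^{-b})\le n^{-a}.$$

In particular $b$ depends only on $(a,c)$.

## Entries without moments, and why the general statement suffices

The proof uses about the entries only that they are not close to constant, uniformly.

**Hypothesis (H)** with constants $c_0,C_0,q_0>0$. The complex random variables considered are independent, and each such variable $\xi$ satisfies $\mathbb P(c_0\le|\xi-\xi'|\le C_0)\ge q_0$, where $\xi'$ is an independent copy of $\xi$.

For instance, if $\xi=\pm1$ with probability $\frac12$ each (a Rademacher variable), then $\xi-\xi'\in\{0,\pm2\}$ and (H) holds with $c_0=C_0=2$, $q_0=\frac12$.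

**Theorem 2.** Let $a,h>0$, $d\ge0$, $c_0,C_0,q_0>0$. Put $L=\lceil8(a+2)\rceil$, $B=h+d+1$, $b=BL+d+\frac32$. There exist $n_0$ and $\gamma>0$, depending only on $a,h,d,c_0,C_0,q_0$, such that the following holds for $n\ge n_0$. Let $X$ be an $n\times n$ matrix with independent entries (not necessarily identically distributed, no moment assumption) satisfying (H), with rows $R_1,\dots,R_n$. Let $A_1,\dots,A_n$ be deterministic with $n^{-d}\le s(A_k)\le\|A_k\|\le n^d$, and let $A$ be any deterministic matrix. If $Y$ is the matrix with rows $R_kA_k$, then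
$$\mathbb P\big(s(Y+A)\le n^{-b},\ \|Y+A\|\le n^h\big)\le n^{-a-1}+e^{-\gamma n}.$$

**Theorem 2 implies Theorem 1.** We must produce (H) and control the norm. Let $\zeta=X_{11}-X_{11}'$ with $X'_{11}$ an independent copy of $X_{11}$. Since $\mathbb E|\zeta|^2=2$, $\zeta$ is not almost surely $0$, so there are $0<c_0<C_0<\infty$ with $q_0:=\mathbb P(c_0\le|\zeta|\le C_0)>0$. Thus (H) holds with constants depending only on the law. Take $d=1$: for $n$ large, $n^{-1}\le s_-$ and $s_+\le n$.

For the norm, let $\|\cdot\|_{HS}$ be the Hilbert–Schmidt norm. We have $\mathbb E\|X\|_{HS}^2=n^2(1+|m|^2)$, so Markov's inequality gives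
$$\mathbb P(\|X\|_{HS}>n^{a/2+2})\le(1+|m|^2)\,n^{-a-2}.$$
Since $\|R_kA_k\|\le s_+\|R_k\|$ for each $k$, we have $\|Y\|_{HS}\le s_+\|X\|_{HS}$. Off the event above, $\|Y+A\|\le s_+n^{a/2+2}+Kn^c\le n^h$ for $n$ large, because $h$ exceeds both exponents by at least $1$. With $d=1$ we have $B=h+2$ and $BL+d+\frac32=(h+2)L+\frac52=b$, so Theorem 2 yields, for $n$ large,
$$\mathbb P(s(Y+A)\le n^{-b})\le n^{-a-1}+e^{-\gamma n}+(1+|m|^2)n^{-a-2}\le n^{-a}.\qquad\square$$

A polynomial lower bound on $s(A_k)$ cannot be dropped. Take $A=0$ and $A_k=\mathrm{diag}(\varepsilon_n,1,\dots,1)$ for all $k$, with $\varepsilon_n=n^{-\omega_n}$, $\omega_n\to\infty$. The first column of $Y$ is $\varepsilon_n$ times that of $X$, so $s(Y)\le\|Ye_1\|=\varepsilon_n\|Xe_1\|$, while $\mathbb E\|Xe_1\|^2=n(1+|m|^2)$. By Markov, $\mathbb P\big(s(Y)\le2\varepsilon_n\sqrt{n(1+|m|^2)}\big)\ge\frac34$, and this threshold is below $n^{-b}$ for every fixed $b$ and $n$ large.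

## Concentration functions, and which of the $n$ rows to test

From here on we prove Theorem 2. Write $M=Y+A$; its rows $M_j=R_jA_j+a_j$ are independent.

**Definition (concentration function).** Let $\xi=(\xi_1,\dots,\xi_n)$ have independent coordinates satisfying (H). For $w\in\mathbb C^n$ and $r>0$,
$$\rho_r(w)=\sup_{z\in\mathbb C}\mathbb P\Big(\Big|\sum_i\xi_iw_i-z\Big|\le r\Big).$$
It is nondecreasing in $r$ and at most $1$. For $\xi=R_j$ we write $\rho^{(j)}_r$.

Here are three Rademacher examples. For $w=e_1$ and $r<1$, $\rho_r(w)=\frac12$. For $w=n^{-1/2}(1,\dots,1)$ with $n$ even and $r<n^{-1/2}$, the values of $\sum\xi_iw_i$ are spaced by $2n^{-1/2}$, so a disc of radius $r$ catches at most one and $\rho_r(w)=2^{-n}\binom n{n/2}$, which is of order $n^{-1/2}$; at $r=2$, on the other hand, $\rho_r(w)\ge\frac34$ by Chebyshev, so the size of $\rho_r$ depends strongly on the scale. Third, let $w$ be the unit vector proportional to $(1,2,4,\dots,2^{m-1},0,\dots,0)$. The sum $\sum\xi_iw_i$ takes $2^m$ equally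 likely values with gaps $2\big((4^m-1)/3\big)^{-1/2}>2\cdot2^{-m}$, so with $r=2^{-m}$ we get $\rho_r(w)=2^{-m}$.

For fixed $v$, $M_jv=R_j(A_jv)+a_jv$, so
$$\mathbb P(|M_jv|\le r)\le\rho^{(j)}_r(A_jv). \tag{2}$$
The shift enters only through the centering, which $\rho$ ignores. It will re-enter through $\|M\|$.

**What (1) leaves to do.** Put $r_L=\sqrt n\,n^{-b}$. If $\rho^{(i)}_{r_L}(A_iv^{(i)})\le n^{-a-2}$ for each $i$, we would finish as in the Gaussian case. So the danger is a normal vector $v^{(i)}$ for which $A_iv^{(i)}$ is *rich*, meaning that its concentration function is larger than $n^{-a-2}$. Such vectors exist, as the examples show. But $v^{(i)}$ is also annihilated by the other $n-1$ independent rows, and for a fixed $v$ this has probability at most a product of $n-1$ concentration functions. One then wants a union bound over rich $v$.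

*A plain net is too large.* If $v^{(i)}$ is replaced by a net point $\tilde v$ at distance $\varepsilon$, then $M_j\tilde v$ is only known to be at most $\|M\|\varepsilon\le n^h\varepsilon$ in modulus. To test at scale $r_L$ one needs $\varepsilon\le n^{-h}r_L\le n^{-h}$ (note $r_L\le1$). If $N$ balls of radius $\varepsilon$ cover the unit sphere of $\mathbb C^n=\mathbb R^{2n}$, then the doubled balls cover the shell $\{1\le\|x\|\le1+\varepsilon\}$. Comparing volumes, $N(2\varepsilon)^{2n}\ge(1+\varepsilon)^{2n}-1\ge2n\varepsilon$. So $N\ge2n\varepsilon(2\varepsilon)^{-2n}$, which for $\varepsilon=n^{-s}$ is $n^{(2s-o(1))n}$ with $s\ge h$. For vectors whose concentration sits just above the threshold, the product of $n-1$ concentration functions gives a gain of at most about $n^{(a+2)n}$. In Theorem 1, $2h\ge a+6$: the net wins, and the union bound fails. We need a count of the rich vectors only.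

*Counting by row $i$ fails too.* Suppose we can show that the set of $w$ with $\rho_r(w)\approx p$ is covered by about $(C/p)^n$ polydiscs, up to a gain. Classify $v=v^{(i)}$ by $p=\rho^{(i)}_r(A_iv)$. The entropy is then controlled by $p$, but the probability of $M_jv\approx0$, $j\ne i$, is controlled by the numbers $\rho^{(j)}_r(A_jv)$, which have nothing to do with $p$. Indeed, take Rademacher entries and a unit vector $v$, let $A_i$ be unitary with $A_iv$ equal to the third example, and let $A_j$, $j\neq i$, be unitary with $A_jv=e_1$. At $r=2^{-m}<1$, row $i$ has $\rho^{(i)}_r(A_iv)=2^{-m}$, which we may choose to be a negative power of $n$, while every other row has $\rho^{(j)}_r(A_jv)=\frac12$. The product over $j\ne i$ is only $2^{-(n-1)}$, hopeless against $(C/p)^n$ with $p=2^{-m}$.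

*Test against the largest.* Put
$$\rho^*_r(v)=\max_{1\le j\le n}\rho^{(j)}_r(A_jv).$$
If this maximum is about $p$ and is attained at $j=\kappa$, then the single vector $A_\kappa v$ is rich at level $p$, which bounds the entropy; and *every* row has concentration at most about $p$, which bounds the product. Since $A_\kappa$ is invertible with a polynomial bound, covering $A_\kappa v$ covers $v$. The index $\kappa$ costs only a factor $n$.

*The budget.* We still have to discretize: the entropy is measured at some radius $r$, while the net points are tested at the larger radius $n^Br$. A pigeonhole over $L$ scales will find a scale where $\rho^*$ grows by at most a factor $n^{1/8}$ between the two. With entropy $(C/p)^n$, the union bound would be about $(C/p)^n(2n^{1/8}p)^{n-1}$, which is of order $n^{n/8}$ up to $C^n$ and a power of $n$: it just fails. So we need a covering number $(C/(kp))^n$ with $k$ a power of $n$ larger than $n^{1/8}$. We shall obtain $k\approx n^{1/4}$.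

To see that such a bound has the right shape, take Rademacher $\xi$, an integer $s\ge1$, and the $s^n$ vectors with $w_i\in4r\{1,\dots,s\}$. The sum $\sum\xi_iw_i$ lies in $4r\mathbb Z$ and has variance at most $16r^2s^2n$. By Chebyshev it lies in $[-8rs\sqrt n,8rs\sqrt n]$ with probability at least $\frac34$. That interval contains at most $4s\sqrt n+1\le5s\sqrt n$ points of $4r\mathbb Z$, so $\rho_r(w)\ge\frac3{20s\sqrt n}\ge p:=\frac1{7s\sqrt n}$. A polydisc of radius $r$ contains at most one of these vectors, so at least $s^n=\big(\frac1{7\sqrt n\,p}\big)^n$ polydiscs are needed. The gain $k$ could at best be of order $\sqrt n$.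

**Step 1 of the proof of Theorem 2: reduction to rich normal vectors.** The aim is to make (1) and the choice of $\rho^*$ precise. We set
$$r_l=n^{-d-1-Bl},\quad 0\le l\le L,\qquad\text{so that}\quad \sqrt n\,n^{-b}=n^{-d-1-BL}=r_L .$$

We first settle measurability. Each $w\mapsto\rho^{(j)}_r(w)$ is upper semicontinuous, hence Borel. Indeed, let $w_t\to w$, and let $Z_t=R_jw_t\to Z=R_jw$ pointwise. Choose $z_t$ with $\mathbb P(|Z_t-z_t|\le r)\ge\rho_r^{(j)}(w_t)-\frac1t$, and pass to a subsequence along which $\rho^{(j)}_r(w_t)$ tends to its upper limit and either $|z_t|\to\infty$ or $z_t\to z$. In the first case the probabilities tend to $0$, since the convergent sequence $(Z_t)$ is tight. In the second case $\limsup1_{\{|Z_t-z_t|\le r\}}\le1_{\{|Z-z|\le r\}}$ pointwise, and the reverse Fatou lemma gives $\limsup\rho^{(j)}_r(w_t)\le\mathbb P(|Z-z|\le r)\le\rho^{(j)}_r(w)$. So $v\mapsto\rho^{(j)}_r(A_jv)$ and $\rho^*_r$ are Borel.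

Next, $v^{(i)}$ can be chosen as a Borel function of $(M_j)_{j\ne i}$. Let $H$ be the $(n-1)\times n$ matrix of these rows. The orthogonal projection onto $\ker H\ne\{0\}$ is $P=\lim_{t\to\infty}e^{-tH^*H}$, a Borel function of $H$; take $v^{(i)}=Pe_k/\|Pe_k\|$ for the first $k$ with $Pe_k\ne0$.

Condition on $(M_j)_{j\ne i}$, of which $M_i$ is independent. By (2), the conditional probability of $|M_iv^{(i)}|\le r_L$ is at most $\rho^{(i)}_{r_L}(A_iv^{(i)})\le\rho^*_{r_L}(v^{(i)})$, so
$$\mathbb P\big(|M_iv^{(i)}|\le r_L,\ \rho^*_{r_L}(v^{(i)})\le n^{-a-2}\big)\le n^{-a-2}.$$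
Summing over $i$ and using (1),
$$\mathbb P(s(M)\le n^{-b},\|M\|\le n^h)\le n^{-a-1}+\sum_{i=1}^n\mathbb P\big(\|M\|\le n^h,\ \rho^*_{r_L}(v^{(i)})>n^{-a-2}\big). \tag{3}$$
It remains to bound the last sum by $e^{-\gamma n}$. The next three sections count rich vectors; after that we return to (3).

## Concentration seen by characteristic functions

On $\mathbb C\simeq\mathbb R^2$ set $\langle z,z'\rangle=\mathrm{Re}(\bar zz')$; $B(z,r)$ is the closed disc and $|E|$ the area of a Borel set (or the cardinality of a finite set). For integrable $g$ on $\mathbb C$ let $\hat g(x)=\int g(\theta)e^{\mathrm i\langle\theta,x\rangle}d\theta$; Plancherel's theorem reads $\int|\hat g|^2=(2\pi)^2\int|g|^2$ for $g$ integrable and square integrable.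

Let $\xi$ be as in the definition of $\rho_r$, let $\xi'$ be an independent copy, and put
$$\zeta_i=\xi_i-\xi'_i,\qquad G_i=\{c_0\le|\zeta_i|\le C_0\},\qquad \psi_i(u)=\mathbb E\big[(1-\cos\langle u,\zeta_i\rangle)1_{G_i}\big].$$
By (H), $\mathbb P(G_i)\ge q_0$. For Rademacher $\xi_i$, $\psi_i(u)=\frac12(1-\cos(2\,\mathrm{Re}\,u))$. We shall use four facts.

- $0\le\psi_i\le2$, $\psi_i$ is even, and $\psi_i(0)=0$.
- $\psi_i$ is $C_0$-Lipschitz, because $|\zeta_i|\le C_0$ on $G_i$.
- $\psi_i(u+v)^{1/2}\le\psi_i(u)^{1/2}+\psi_i(v)^{1/2}$. Since $1-\cos x=2\sin^2(x/2)$, $\psi_i(u)^{1/2}$ is the $L^2$ norm of $\sqrt2\sin(\langle u,\zeta_i\rangle/2)1_{G_i}$; use $|\sin(x+y)|\le|\sin x|+|\sin y|$ and Minkowski's inequality.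
- $\varphi_i(u)=\mathbb Ee^{\mathrm i\langle u,\xi_i\rangle}$ satisfies $|\varphi_i(u)|^2=\mathbb E\cos\langle u,\zeta_i\rangle\le1-\psi_i(u)\le e^{-\psi_i(u)}$, so $|\varphi_i|\le e^{-\psi_i/2}$.

For fixed $w$ put $\Psi(\theta)=\sum_i\psi_i(\theta\bar w_i)$. It is continuous and even, $\Psi(0)=0$, and $\Psi^{1/2}$ is subadditive, by the third fact and Minkowski in $\ell^2$. Since $\langle\theta,\xi_iw_i\rangle=\mathrm{Re}(\bar\theta w_i\xi_i)=\langle\theta\bar w_i,\xi_i\rangle$, independence gives
$$\Big|\mathbb Ee^{\mathrm i\langle\theta,\sum_i\xi_iw_i\rangle}\Big|=\prod_i|\varphi_i(\theta\bar w_i)|\le e^{-\Psi(\theta)/2}. \tag{4}$$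

**Lemma 3 (Esseen).** For a complex random variable $Z$, all $r>0$ and all $z\in\mathbb C$,
$$\mathbb P(|Z-z|\le r)\le\frac{16}\pi r^2\int_{B(0,1/r)}|\mathbb Ee^{\mathrm i\langle\theta,Z\rangle}|\,d\theta .$$

*Proof.* We bound the indicator of a disc by a nonnegative function with compactly supported Fourier transform. Let $g=1_{B(0,1/(2r))}$, so $\hat g$ is real, and let $f=\hat g^2\ge0$. For $|x|\le r$ and $|\theta|\le\frac1{2r}$ we have $|\langle\theta,x\rangle|\le\frac12$, so $\hat g(x)\ge\cos(\frac12)\frac\pi{4r^2}\ge\frac\pi{8r^2}$. Also $f(x)=\int(g*g)(\theta)e^{\mathrm i\langle\theta,x\rangle}d\theta$ with $0\le g*g\le\frac\pi{4r^2}1_{B(0,1/r)}$. So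
$$\mathbb P(|Z-z|\le r)\le\frac{64r^4}{\pi^2}\,\mathbb Ef(Z-z)\le\frac{64r^4}{\pi^2}\cdot\frac\pi{4r^2}\int_{B(0,1/r)}|\mathbb Ee^{\mathrm i\langle\theta,Z\rangle}|\,d\theta.\qquad\square$$

With (4), a rich $w$ has a set of frequencies $\theta\in B(0,1/r)$, of area at least of order $p/r^2$, on which $\Psi=O(\log n)$. This is far better than needed: to say that a typical coordinate has $\psi_i(\theta\bar w_i)=o(1)$ on average, $\Psi=o(n)$ would do. Since $\Psi^{1/2}$ is subadditive, we can trade: adding $k$ such frequencies multiplies the bound on $\Psi$ by only $k^2$. The next lemma says that the area of the frequency set grows at least like $k$. That is where the gain comes from.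

## Sumsets in a disc grow at least linearly

**Lemma 4 (local growth of sumsets).** Let $S\subset B(0,R)$ be compact, $S=-S$, containing a neighborhood of $0$, and let $kS=S+\dots+S$ ($k\ge3$ terms). If $B(0,R)\not\subset kS$, then $|kS\cap B(0,2R)|\ge\frac k6|S|$.

The linear rate is the true order. For the thin rectangle $S=[-\frac R2,\frac R2]\times[-\varepsilon,\varepsilon]$ with $k\varepsilon<R$ and $\varepsilon\leq R/2$, we have $|S|=2R\varepsilon$, while $kS\cap B(0,2R)\subset[-2R,2R]\times[-k\varepsilon,k\varepsilon]$ has area at most $8Rk\varepsilon=4k|S|$.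

*Proof.* The plan is to find many disjoint translates of $S$ inside $kS\cap B(0,2R)$. Each $jS$ is compact, as a continuous image of $S^j$, and $jS\subset(j+1)S$ because $0\in S$. Let $D=B(0,R)$ and $B(0,\tau)\subset S$ with $\tau>0$.

*New points at each stage.* For each $1\le j\le k$ there is $y_j\in D\cap\big((j+1)S\setminus jS\big)$. Otherwise $(j+1)S\cap D\subset jS$ for some such $j$. Then for $x\in jS\cap D$ we have $B(x,\tau)\cap D\subset(j+1)S\cap D\subset jS$, so $jS\cap D$ is relatively open in $D$. It is also closed, and contains $0$. As $D$ is connected, $D\subset jS\subset kS$, a contradiction.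

*Disjointness.* If $j\ge i+3$, then $y_i+S$ and $y_j+S$ are disjoint. Otherwise, as $S=-S$, $y_j\in y_i+2S\subset(i+1)S+2S=(i+3)S\subset jS$, contradicting $y_j\notin jS$.

*Location and count.* For $j\le k-2$, $y_j+S\subset(j+2)S\subset kS$, and $y_j+S\subset B(0,2R)$ because $|y_j|\le R$ and $S\subset B(0,R)$. The sets $y_j+S$ with $j\in\{1,4,7,\dots\}$, $j\le k-2$, are therefore disjoint subsets of $kS\cap B(0,2R)$. There are $\lfloor k/3\rfloor$ of them, and $\lfloor k/3\rfloor\ge k/6$: for $k=3$ this is clear, and for $k\ge4$, $\lfloor k/3\rfloor\ge\frac{k-2}3\ge\frac k6$. $\square$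

## Covering the rich vectors

One more analytic tool says that few separated points can correlate with a large set of frequencies.

**Lemma 5 (large sieve).** If $z_1,\dots,z_N\in\mathbb C$ are pairwise at distance at least $\delta>0$, $R>0$ and $\delta'=\min(\delta/2,1/R)$, then
$$\int_{B(0,R)}\Big|\sum_je^{\mathrm i\langle\theta,z_j\rangle}\Big|^2d\theta\le\frac{16\pi N}{\delta'^2}.$$

*Proof.* Smear each point into a disc and use Plancherel. Let $g=1_{B(0,\delta')}$ and $F(x)=\sum_jg(x-z_j)$, so $\hat F(\theta)=\hat g(\theta)\sum_je^{\mathrm i\langle\theta,z_j\rangle}$. For $|\theta|\le R$ and $|x|\le\delta'$ we have $|\langle\theta,x\rangle|\le1$, hence $\hat g(\theta)\ge\pi\delta'^2\cos1\ge\pi\delta'^2/2$. The discs $B(z_j,\delta')$ overlap only in null sets, so $\int F^2=N\pi\delta'^2$. By Plancherel the integral is at most $\frac4{\pi^2\delta'^4}(2\pi)^2N\pi\delta'^2=16\pi N/\delta'^2$. $\square$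

**Proposition 6.** Let $E\ge1$ and $k=\lfloor n^{1/4}\rfloor$. There are $C_1=C_1(c_0,C_0,q_0)$ and $n_1=n_1(E,c_0,C_0,q_0)$ such that for $n\ge n_1$ and $r,p\in[n^{-E},1]$, the set
$$W=\{w\in\mathbb C^n:\ \max_i|w_i|\le n^E,\ \rho_r(w)\ge p\}$$
is covered by at most $N$ polydiscs $\{w:|w_i-u_i|\le r\ \forall i\}$, where
$$N\le e^{n^{2/3}}\ \text{ if }kp>768,\qquad N\le e^{n^{2/3}}\Big(\frac{C_1}{kp}\Big)^n\ \text{ if }kp\le768 .$$

*Proof.* Below, $C$ denotes constants depending only on $E,c_0,C_0,q_0$ that may change from line to line, and $n$ is large in terms of these parameters; in particular $k\ge3$. A grid $s\mathbb Z[\mathrm i]$ has at most $(2\varrho/s+1)^2$ points in $B(0,\varrho)$, and every point of $\mathbb C$ is within $s/\sqrt2\le s$ of the grid. We use both facts freely. Also, $\{1,\dots,n\}$ has at most $(n+1)^{t}$ subsets of size at most $t$, since each is the set of nonzero terms of a sequence of length $\lfloor t\rfloor$ in $\{0,\dots,n\}$.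

**Step A: a large set of frequencies where $\Psi$ is moderate.** The aim is to attach to each rich vector a set $T$ of area at least of order $kp/r^2$. Let $w\in W$, $\mu=2\log(32/p)\le C\log n$, and
$$S=\{\theta\in B(0,1/r):\Psi(\theta)\le\mu\}.$$
By Lemma 3 (taking the supremum over $z$) and (4), $p\le\frac{16}\pi r^2\int_{B(0,1/r)}e^{-\Psi/2}$. The part where $\Psi>\mu$ contributes at most $\frac{16}\pi r^2\cdot\frac\pi{r^2}e^{-\mu/2}=16\cdot\frac p{32}=\frac p2$, and on $S$ the integrand is at most $1$. Hence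
$$|S|\ge\frac{\pi p}{32r^2}. \tag{5}$$
Since $\Psi$ is continuous and even, $\Psi(0)=0$ and $\mu>0$, the set $S$ is compact, symmetric, and contains a neighborhood of $0$. By subadditivity of $\Psi^{1/2}$, $\Psi\le k^2\mu$ on $kS$. Let $T=kS\cap B(0,2/r)$. By Lemma 4 with $R=1/r$ and (5),
$$\text{either } B(0,1/r)\subset kS,\quad\text{or}\quad|T|\ge\frac k6\cdot\frac{\pi p}{32r^2}=\frac{\pi kp}{192r^2}. \tag{6}$$

**Step B: the case $kp>768$.** Here we show that $w$ is small outside few coordinates. The second alternative in (6) would give $|T|>4\pi/r^2=|B(0,2/r)|$, which is impossible. So $\Psi\le k^2\mu$ on all of $B(0,1/r)$. Let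
$$g(x)=\frac1\pi\int_{B(0,1)}\big(1-\cos(x\,\mathrm{Re}\,\theta)\big)d\theta .$$
It is continuous, positive for $x>0$, and tends to $1$ as $x\to\infty$ by the Riemann–Lebesgue lemma, so $g_0:=\inf_{x\ge c_0}g(x)>0$. We have $\langle\theta\bar w_i,\zeta_i\rangle=\langle\theta,w_i\zeta_i\rangle$, and by scaling and rotation invariance the average of $1-\cos\langle\theta,z\rangle$ over $\theta\in B(0,1/r)$ is $g(|z|/r)$. Averaging $\Psi$ over $B(0,1/r)$,
$$k^2\mu\ge\sum_i\mathbb E\big[1_{G_i}\,g(|w_i\zeta_i|/r)\big]\ge q_0g_0\,\#\{i:|w_i|>r\},$$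
because on $G_i$ with $|w_i|>r$ the argument of $g$ exceeds $c_0$. So all but at most $n':=k^2\mu/(q_0g_0)\le Cn^{1/2}\log n$ coordinates lie in $B(0,r)$. To cover $W$, choose the exceptional set (at most $(n+1)^{n'}$ ways), cover $B(0,n^E)$ by at most $n^C$ discs of radius $r$ for each exceptional coordinate, and use $B(0,r)$ for all the others. The total is at most $e^{Cn^{1/2}\log^2n}\le e^{n^{2/3}}$. This finishes the case $kp>768$; from now on $kp\le768$.

**Step C: rounding, and smallness for most coordinates.** We pass to finitely many candidates per coordinate. First,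
$$|T|\ge\frac{\pi kp}{768r^2} \tag{7}$$
always: if $B(0,1/r)\subset kS$, then $T\supset B(0,1/r)$ and $|T|\ge\frac\pi{r^2}\ge\frac{\pi kp}{768r^2}$; otherwise use (6). Write $\mathrm{av}_T$ for the average over $\theta\in T$, and let
$$\eta=\frac{q_0}{12},\qquad\tau=\min\Big(1,\frac\eta{2C_0}\Big),\qquad\Lambda=\tau r\,\mathbb Z[\mathrm i]\cap B(0,n^E+\tau r).$$
Then $|\Lambda|\le n^C$ and $|u|\le2n^E$ on $\Lambda$. Choose $u_i\in\Lambda$ with $|u_i-w_i|\le\tau r\le r$. Since $T\subset kS$, $\sum_i\mathrm{av}_T\psi_i(\theta\bar w_i)\le k^2\mu$. So all $i$ outside a set $J$ with $|J|\le n':=k^2\mu/\eta\le Cn^{1/2}\log n$ (this is a new $n'$) satisfy $\mathrm{av}_T\psi_i(\theta\bar w_i)\le\eta$. For $\theta\in T$ the points $\theta\bar w_i$ and $\theta\bar u_i$ differ by at most $\frac2r\cdot\tau r=2\tau$, and $\psi_i$ is $C_0$-Lipschitz with $2C_0\tau\le\eta$. Hence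
$$\mathrm{av}_T\psi_i(\theta\bar u_i)\le2\eta\qquad(i\notin J).$$

**Step D: a short fingerprint of $T$.** The set $T$ depends on $w$, and there are too many possible $T$ to enumerate. We replace the average over $T$ by an average over $O(\log n)$ frequencies from a fixed finite grid. Let $\theta_1,\dots,\theta_M$ be i.i.d. uniform in $T$. Hoeffding's inequality for independent variables in $[0,2]$ says that, for fixed $i$ and $u\in\Lambda$, the event
$$\Big|\frac1M\sum_l\psi_i(\theta_l\bar u)-\mathrm{av}_T\psi_i(\theta\bar u)\Big|>\eta$$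
has probability at most $2e^{-M\eta^2/2}$. Take $M=\lceil C\log n\rceil$ with $C$ large. There are $n|\Lambda|\le n^C$ pairs $(i,u)$, so by a union bound some $\theta_1,\dots,\theta_M\in T$ satisfy the reverse inequality for all pairs at once. Next let
$$\sigma=\frac\eta{2C_0n^E},\qquad\Theta=\sigma\mathbb Z[\mathrm i]\cap B(0,2/r+\sigma),$$
so $|\Theta|\le n^C$. Replace each $\theta_l$ by $\theta'_l\in\Theta$ with $|\theta_l-\theta'_l|\le\sigma$. Each $\psi_i(\theta_l\bar u)$, $u\in\Lambda$, changes by at most $C_0\cdot2n^E\sigma=\eta$. Put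
$$D_i=\Big\{u\in\Lambda:\ \frac1M\sum_l\psi_i(\theta'_l\bar u)\le4\eta\Big\}.$$
By Step C, $u_i\in D_i$ for $i\notin J$, since $2\eta+\eta+\eta=4\eta$. Conversely, every $u\in D_i$ has $\mathrm{av}_T\psi_i(\theta\bar u)\le4\eta+\eta+\eta=6\eta=q_0/2$.

**Step E: the size of $D_i$.** Here the area of $T$ is converted into a count. Let $N_i=|D_i|$; assume $N_i\ge1$, as the bound below is trivial otherwise. For $u\in D_i$, since $\langle\theta\bar u,\zeta_i\rangle=\langle\theta,u\zeta_i\rangle$ and $\mathbb P(G_i)\ge q_0$,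
$$\mathbb E\big[1_{G_i}\,\mathrm{av}_T\cos\langle\theta,u\zeta_i\rangle\big]=\mathbb P(G_i)-\mathrm{av}_T\psi_i(\theta\bar u)\ge\mathbb P(G_i)-\frac{q_0}2\ge\frac12\mathbb P(G_i).$$
Distinct points of $\Lambda$ are at distance at least $\tau r$, so on $G_i$ the points $u\zeta_i$, $u\in D_i$, are $c_0\tau r$-separated; also $T\subset B(0,2/r)$. Apply Lemma 5 with $R=2/r$ and $\delta=c_0\tau r$; then $\delta'=c_1r$ with $c_1=\min(c_0\tau/2,1/2)$. Summing over $u\in D_i$, and using Cauchy–Schwarz on $T$ for each value of $\zeta_i$,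
$$\frac{N_i}2\mathbb P(G_i)\le\mathbb E\Big[1_{G_i}\,\mathrm{av}_T\Big|\sum_{u\in D_i}e^{\mathrm i\langle\theta,u\zeta_i\rangle}\Big|\Big]\le\mathbb P(G_i)\Big(\frac{16\pi N_i}{c_1^2r^2|T|}\Big)^{1/2}.$$
Dividing by $\mathbb P(G_i)$, squaring, and using (7),
$$N_i\le\frac{64\pi}{c_1^2r^2|T|}\le\frac{C_1}{kp},\qquad C_1=\frac{64\cdot768}{c_1^2}.$$
Since $c_1\le\frac12$, $C_1\ge768$, so $C_1/(kp)\ge1$ in the present case.

**Step F: counting.** Although $T$ depends on $w$, the family $(D_i)_i$ is determined by $(\theta'_l)_{l\le M}\in\Theta^M$. There are at most $n^{CM}\le e^{C\log^2n}$ such tuples, and we keep only those for which all $|D_i|\le C_1/(kp)$. Given the tuple, there are at most $(n+1)^{n'}$ choices of $J$, $|\Lambda|^{n'}$ choices of $(u_i)_{i\in J}$, and $(C_1/(kp))^{n-|J|}\le(C_1/(kp))^n$ choices of $(u_i)_{i\notin J}$. The total is at most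
$$e^{Cn^{1/2}\log^2n}\Big(\frac{C_1}{kp}\Big)^n\le e^{n^{2/3}}\Big(\frac{C_1}{kp}\Big)^n,$$
and every $w\in W$ lies in the polydisc of radius $r$ around one of the resulting points $u$. $\square$

When $kp>768$ the entropy is subexponential. There the trivial bound on $\rho$ is of no use if $2n^{1/8}p\ge1$, and we need a bound for concentration that is uniformly below $1$.

## No linear form is concentrated at the scale of its norm

Recall the Paley–Zygmund inequality: if $U\ge0$ has $0<\mathbb EU^2<\infty$, then $\mathbb P(U\ge\frac12\mathbb EU)\ge\frac14(\mathbb EU)^2/\mathbb EU^2$.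

**Lemma 7.** There are $q\in(0,1)$ and $c_2>0$, depending only on $(c_0,q_0)$, with $\rho_{c_2\|w\|}(w)\le1-q$ for all $w\ne0$.

*Proof.* We symmetrize, then use second moments twice. Let $Z=\sum\xi_iw_i$ and let $Z'$ be an independent copy. If $|Z-z|\le r$ and $|Z'-z|\le r$ then $|Z-Z'|\le2r$, so $\mathbb P(|Z-z|\le r)^2\le\mathbb P(|Z-Z'|\le2r)$. Moreover $Z-Z'=\sum\zeta_iw_i$ has the law of $\sum\varepsilon_i\zeta_iw_i$, with Rademacher signs $\varepsilon_i$ that are independent of each other and of the $\zeta_i$, since the $\zeta_i$ are independent and symmetric. We may therefore work with $\sum\varepsilon_i\zeta_iw_i$.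

*Given the $\zeta_i$.* Put $a_i=\zeta_iw_i$ and $V=\sum|a_i|^2$. Conditionally on $(\zeta_i)$,
$$\Big|\sum\varepsilon_ia_i\Big|^2=V+2\sum_{i<j}\varepsilon_i\varepsilon_j\,\mathrm{Re}(a_i\bar a_j)$$
has mean $V$. The products $\varepsilon_i\varepsilon_j$, $i<j$, are centered and pairwise uncorrelated, so the second moment is $V^2+4\sum_{i<j}(\mathrm{Re}\,a_i\bar a_j)^2\le V^2+4\sum_{i<j}|a_i|^2|a_j|^2\le3V^2$. By Paley–Zygmund, $|\sum\varepsilon_ia_i|^2\ge V/2$ with conditional probability at least $\frac14\cdot\frac13=\frac1{12}$ (trivially if $V=0$).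

*The size of $V$.* We have $V\ge V':=\sum\min(|\zeta_i|^2,1)|w_i|^2$. By (H), $\mathbb EV'\ge\bar h\|w\|^2$ with $\bar h=q_0\min(c_0^2,1)\le1$, and $V'\le\|w\|^2$. Paley–Zygmund gives $\mathbb P(V'\ge\bar h\|w\|^2/2)\ge\bar h^2/4$.

*Conclusion.* Combining, $\mathbb P(|Z-Z'|^2\ge\bar h\|w\|^2/4)\ge\frac1{12}\cdot\frac{\bar h^2}4=\bar h^2/48$. Let $c_2=\sqrt{\bar h}/5$, so $2c_2<\sqrt{\bar h}/2$. Then $\mathbb P(|Z-Z'|\le2c_2\|w\|)\le1-\bar h^2/48$, and
$$\rho_{c_2\|w\|}(w)\le(1-\bar h^2/48)^{1/2}\le1-\bar h^2/96 .$$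
Take $q=\bar h^2/96$. $\square$

## Pigeonholing the scales and closing the union bound

We return to (3). The scales are $r_l=n^{-d-1-Bl}$, so $r_l=n^Br_{l+1}$.

**Step 2 of the proof of Theorem 2: a scale with little growth.** The aim is to sort the rich normal vectors into few classes, in each of which concentration is comparable at two consecutive scales. Suppose $v$ is a unit vector with $\rho^*_{r_L}(v)>n^{-a-2}$. There is $0\le l<L$ with $\rho^*_{r_l}(v)\le n^{1/8}\rho^*_{r_{l+1}}(v)$: otherwise
$$1\ge\rho^*_{r_0}(v)>n^{L/8}\rho^*_{r_L}(v)>n^{L/8}n^{-a-2}\ge1,$$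
because $L\ge8(a+2)$. For this $l$, monotonicity in $r$ gives $\rho^*_{r_{l+1}}(v)\ge\rho^*_{r_L}(v)>n^{-a-2}$. Let $p$ be the power $2^{-t}$, $t\ge0$, with $p\le\rho^*_{r_{l+1}}(v)<2p$; for $n\ge2$ it satisfies $p>n^{-a-2}/2\ge n^{-a-3}$. Let $\kappa$ be an index where the maximum is attained. Hence $v$ belongs to some class $\mathcal V=\mathcal V_{l,p,\kappa}$, where $0\le l<L$, $p\in\{2^{-t}:t=0,1,2,\dots\}\cap[n^{-a-3},1]$, $1\le\kappa\le n$, and $\mathcal V_{l,p,\kappa}$ is the Borel set of unit vectors $v$ with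
$$p\le\rho^*_{r_{l+1}}(v)=\rho^{(\kappa)}_{r_{l+1}}(A_\kappa v)<2p,\qquad\rho^*_{r_l}(v)\le2n^{1/8}p. \tag{8}$$
There are $O(n\log n)$ classes.

**Step 3: the union bound in one class.** We bound $\mathbb P(\|M\|\le n^h,\ v^{(i)}\in\mathcal V)$ for fixed $i$ and fixed $\mathcal V$.

*Covering.* For $v\in\mathcal V$ the vector $w=A_\kappa v$ has $|w_k|\le\|A_\kappa\|\le n^d$ and $\rho^{(\kappa)}_{r_{l+1}}(w)\ge p$. Apply Proposition 6 with $\xi=R_\kappa$, $r=r_{l+1}$ and $E=\max(1,a+3,d+1+BL)$; then indeed $r_{l+1},p\in[n^{-E},1]$ and $n^d\le n^E$. This covers $A_\kappa\mathcal V$ by $N$ deterministic polydiscs $Q$ of radius $r_{l+1}$. For each $Q$ meeting $A_\kappa\mathcal V$ fix $v_Q\in\mathcal V$ with $A_\kappa v_Q\in Q$.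

*Transfer to the net points.* If $v\in\mathcal V$ and $A_\kappa v\in Q$, each coordinate of $A_\kappa(v-v_Q)$ is at most $2r_{l+1}$ in modulus, and $s(A_\kappa)\ge n^{-d}$, so
$$\|v-v_Q\|\le n^d\|A_\kappa(v-v_Q)\|\le n^d\cdot2\sqrt n\,r_{l+1}.$$
If moreover $M_jv=0$ for all $j\ne i$ and $\|M\|\le n^h$, then for $j\ne i$ and $n\ge4$,
$$|M_jv_Q|=|M_j(v_Q-v)|\le n^h\cdot2n^{d+1/2}r_{l+1}\le n^{h+d+1}r_{l+1}=n^Br_{l+1}=r_l .$$
This is the only place where the norm of $M$, hence the size of the shift, is used.

*The product.* The $v_Q$ are deterministic and the rows are independent, so by (2)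
$$\mathbb P\big(\|M\|\le n^h,\ v^{(i)}\in\mathcal V\big)\le\sum_Q\prod_{j\ne i}\rho^{(j)}_{r_l}(A_jv_Q)\le N\Big(\min\{2n^{1/8}p,\,1-q\}\Big)^{n-1}.$$
The bound by $2n^{1/8}p$ holds because $v_Q\in\mathcal V$, and (8) gives $\rho^{(j)}_{r_l}(A_jv_Q)\le\rho^*_{r_l}(v_Q)\le2n^{1/8}p$ for *every* $j$. The bound by $1-q$ is Lemma 7: $\|A_jv_Q\|\ge n^{-d}$, and $r_l\le r_0=n^{-d-1}\le c_2n^{-d}\le c_2\|A_jv_Q\|$ for $n$ large.

*The two cases of Proposition 6.* If $kp>768$, the bound is at most $e^{n^{2/3}}(1-q)^{n-1}$. If $kp\le768$, use $2n^{1/8}\ge1$, $k\ge n^{1/4}/2$ and $p\ge n^{-a-3}$: the bound is at most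
$$e^{n^{2/3}}\Big(\frac{C_1}{kp}\Big)^n(2n^{1/8}p)^{n-1}\le e^{n^{2/3}}\,p^{-1}\Big(\frac{2C_1n^{1/8}}k\Big)^n\le e^{n^{2/3}}\,n^{a+3}\,(4C_1n^{-1/8})^n .$$
Here the gain $k\approx n^{1/4}$ beats the loss $n^{1/8}$ from the pigeonhole, and the powers of $p$ cancel except for one.

**Step 4: summation.** By Step 2, the last sum in (3) is at most the sum of these bounds over the $n$ values of $i$ and the $O(n\log n)$ classes. With $\gamma=\frac12\log\frac1{1-q}>0$ we have $(1-q)^{n-1}=(1-q)^{-1}e^{-2\gamma n}$, so the first kind of term contributes at most $O(n^2\log n)\,e^{n^{2/3}}e^{-2\gamma n}\le\frac12e^{-\gamma n}$ for $n$ large. The second kind contributes at most $O(n^2\log n)\,e^{n^{2/3}}n^{a+3}(4C_1n^{-1/8})^n\le\frac12e^{-\gamma n}$ for $n$ large, since $4C_1n^{-1/8}\to0$. All thresholds depend only on $a,h,d,c_0,C_0,q_0$. Therefore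
$$\mathbb P\big(s(Y+A)\le n^{-b},\ \|Y+A\|\le n^h\big)\le n^{-a-1}+e^{-\gamma n}\qquad(n\ge n_0),$$
which is Theorem 2. By the deduction given after its statement, Theorem 1 follows, and the conjecture is true. $\square$
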